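# Polynomials that tend to infinity: Mergelyan's theorem for the chordal distance

## 1. Bounded stand-ins for a logarithm

Let $L\subset\mathbb C$ be compact with $\mathbb C\setminus L$ connected, let $h:L\to\mathbb C$ be continuous and holomorphic on $\operatorname{int}L$, and let $\varepsilon>0$ be small. In these notes "component", without further specification, means a component of $\operatorname{int}L$. The proof turns on the following objects.

**Definition (stand-in).** Let $G_0\subset L$ be compact with $\{z\in L:|h(z)|\ge\frac78\varepsilon\}\subset G_0$, and let $w:G_0\to\mathbb C$ be continuous with $e^w=h$. Let $V$ be a component and $\eta>0$. A *stand-in for $w$ on $V$ with tolerance $\eta$* is a **bounded** holomorphic function $w_V$ on $V$ with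

- (S1) $|w_V-w|\le\eta$ on $V\cap\{|h|>\frac78\varepsilon\}$;
- (S2) $\operatorname{Re}w_V\le\log4\varepsilon$ on $V\cap\{|h|<2\varepsilon\}$.

So $e^{w_V}$ imitates $h$ where $|h|$ is not small, and is merely small where $|h|$ is small. If $h\equiv0$ on $V$, the constant $\log\varepsilon$ is a stand-in, since (S1) is void. If $h$ has no zero in $V$, then (as $V$ is simply connected, see Section 3) $h$ has a holomorphic logarithm $W$ on $V$. It satisfies (S2), and on each connected piece of $V\cap\{|h|>\frac78\varepsilon\}$ it equals $w$ up to an integer multiple of $2\pi i$. Two things can be wrong with $W$: it may be unbounded, and the integer may depend on the piece.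

**Example 1 (a sector).** Let $L=\overline{\mathbb D}$ and $g(z)=-\big(\frac{1+z}{1-z}\big)^{1/2}$ with the principal root. Since $\frac{1+z}{1-z}$ maps $\mathbb D$ onto the right half-plane, $g$ maps $\mathbb D$ conformally onto the sector $\Sigma=\{w:\operatorname{Re}w<-|\operatorname{Im}w|\}$. It is continuous and finite on $\overline{\mathbb D}\setminus\{1\}$, and as $z\to1$ we have $g(z)\to\infty$ inside $\overline\Sigma$, where $\operatorname{Re}w\le-|w|/\sqrt2$. Hence $h=e^g$, $h(1)=0$, is continuous on $\overline{\mathbb D}$ and zero-free on $\mathbb D$. Its logarithm $g$ is unbounded. A stand-in for $w=g$ is $w_V(z)=g(rz)$ with $r<1$ close to $1$: on the compact set $\{|h|\ge\frac78\varepsilon\}\subset\overline{\mathbb D}\setminus\{1\}$ we have $g(rz)\to g(z)$ uniformly, and $h(rz)\to h(z)$ uniformly on $\overline{\mathbb D}$, so $\operatorname{Re}g(rz)=\log|h(rz)|\le\log4\varepsilon$ where $|h(z)|<2\varepsilon$. A general $V$ has no dilations.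

What stand-ins are for is this. We shall prove (Proposition 8) that if every component carries a stand-in, for the same $w$ and the same $\eta$, then there is one polynomial $p$ with $|p-w|<2\eta$ on $\{|h|\ge\varepsilon\}$ and $\operatorname{Re}p<\log4\varepsilon$ on $\{|h|\le\varepsilon\}$. Then $e^p$ is a zero-free entire function close to $h$ on all of $L$, and $e^{-p}$ is an entire function close to $1/h$ in the chordal distance, also at the places where $1/h=\infty$. This is how we answer the question of the next section.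

## 2. Chordal limits of polynomials: statements and a ribbon

Equip $\mathbb C\cup\{\infty\}$ with the chordal distance
$$\chi(z_1,z_2)=\frac{|z_1-z_2|}{\sqrt{1+|z_1|^2}\sqrt{1+|z_2|^2}},\qquad \chi(z_1,\infty)=\frac1{\sqrt{1+|z_1|^2}},\qquad\chi(\infty,\infty)=0 .$$
This is a metric for the compact topology of the sphere. We use three facts: $\chi(a,b)\le|a-b|$ for finite $a,b$; $|a-b|\le(1+M^2)\chi(a,b)$ if $|a|,|b|\le M$; and $z\mapsto1/z$ is a $\chi$-isometry (multiply numerator and denominator of $\chi(1/a,1/b)$ by $|ab|$). Continuity of functions into $\mathbb C\cup\{\infty\}$ refers to $\chi$. A function $f:L\to\mathbb C\cup\{\infty\}$ is a *uniform $\chi$-limit of polynomials on $L$* if there are polynomials $p_n$ with $\sup_L\chi(p_n,f)\to0$.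

For $L=\overline{\mathbb D}$ the source of the problem, "An extension of the disc algebra. I", has the description: the uniform $\chi$-limits are $f\equiv\infty$ and the continuous $f$ with $f(\mathbb D)\subset\mathbb C$ and $f|_{\mathbb D}$ holomorphic. The problem asks whether the analogous description holds for every compact $L$ with connected complement. The answer is yes.

**Theorem 1.** Let $L$ be compact with $\mathbb C\setminus L$ connected and $f:L\to\mathbb C\cup\{\infty\}$. Then $f$ is a uniform $\chi$-limit of polynomials on $L$ if and only if $f$ is continuous and for every component $V$ of $\operatorname{int}L$ either $f|_V\equiv\infty$, or $f(V)\subset\mathbb C$ and $f|_V$ is holomorphic.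

For compact $L$ let $A(L)$ be the set of finite-valued $g\in C(L)$ holomorphic on $\operatorname{int}L$, and $P(L)$ the uniform closure on $L$ of the polynomials. Mergelyan's theorem says $A(L)=P(L)$ if $\mathbb C\setminus L$ is connected. Theorem 1 will follow from

**Theorem 2.** Let $L$ be compact with $\mathbb C\setminus L$ connected and let $h\in A(L)$ be such that on every component $V$ either $h|_V\equiv0$ or $h$ has no zero in $V$. Then for every $\varepsilon>0$ there is a polynomial $p$ with $|e^p-h|\le\varepsilon$ on $L$.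

**Example 2 (a spiral ribbon).** Let
$$V=\Big\{re^{it}:\ t>1,\ 1+\tfrac1{t+2}<r<1+\tfrac1{t+1}\Big\},\qquad L=\overline{\mathbb D}\cup\overline V .$$
In the same direction, the next turn has outer radius $1+\frac1{t+2\pi+1}<1+\frac1{t+2}$, so there is a gap between consecutive turns. The ribbon winds infinitely often around $\overline{\mathbb D}$ and accumulates at the unit circle, and so does the gap, which opens to the outside at the blunt end $t=1$. So $\mathbb C\setminus L$ is connected, and the components of $\operatorname{int}L$ are $\mathbb D$ and $V$. Let $f=\infty$ on $\overline{\mathbb D}$ and $f(re^{it})=\log r+it$ on $\overline V\setminus\partial\mathbb D$. Near $\partial\mathbb D$ inside $\overline V$ we have $t\to\infty$, so $f$ is continuous, and Theorem 1 asserts that there are polynomials tending to $\infty$ uniformly on $\overline{\mathbb D}$ and to this branch of $\log z$ on the ribbon.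

## 3. Plane topology of a compact set with connected complement

Let $\mathbb C\setminus L$ be connected.

**Fact A (components).** *Components are simply connected, $\partial V\subset\partial L$, and $V'\cap\overline V=\emptyset$ for $V'\ne V$. For $d>0$ only finitely many components contain a disc of radius $d$.* The inside of a Jordan curve in $V$ does not meet $\mathbb C\setminus L$, since this set is connected, unbounded and misses the curve. So the inside lies in $\operatorname{int}L$ and is joined to $V$, hence lies in $V$. A point of $\partial V$ in $\operatorname{int}L$ would belong to a component meeting $V$, hence to $V$. As $V'$ is open and misses $V$, it misses $\overline V$. The last claim follows by comparing areas.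

**Fact B (holes).** *If $H\subset L$ is compact and $C$ is a bounded component of $\mathbb C\setminus H$, then $C\subset V$ for some component $V$, and $\partial C\subset H\cap\overline V$.* Indeed $\mathbb C\setminus L$ is connected, unbounded and contained in $\mathbb C\setminus H$, so it lies in the unbounded component. Thus the connected open set $C$ is contained in $L$, hence in one component.

**Fact C (logarithms).** *If $X\subset\mathbb C$ is compact with connected complement, every continuous $F:X\to\mathbb C\setminus\{0\}$ has a continuous logarithm.*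

*Proof.* Extend $F$ continuously to $\mathbb C$ by Tietze. Let $Q$ be the union of the closed squares of a square grid which meet $X$, the grid so fine that $F\neq0$ on $Q$. All grid squares containing a given $x\in X$ are in $Q$, so $X\subset\operatorname{int}Q$. The set $\mathbb C\setminus Q$ has finitely many components. Join each bounded one to the unbounded one by a polygonal arc in the connected open set $\mathbb C\setminus X$, and let $N$ be $\operatorname{int}Q$ minus these arcs. Then $N$ is open and $X\subset N$. The complement of $N$ in the sphere is the union of the arcs and of the closures of the finitely many components of the complement of $Q$ (each point of $Q\setminus\operatorname{int}Q$ lies in such a closure). The arcs link all these closures to the one containing $\infty$, so the complement is connected. Hence the components of $N$ are simply connected, and $F$ has a continuous logarithm on $N$. $\square$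

## 4. Empty interior, tangent discs, and why adding a constant fails

**No interior.** Suppose $\operatorname{int}L=\emptyset$. Theorem 2 can then be proved at once. Let $A=\{|h|\ge\varepsilon\}$. By Fact B, $\mathbb C\setminus A$ has no bounded component, for there is no $V$ to contain it. By Fact C there is a continuous $w$ on $A$ with $e^w=h$. Extend $\operatorname{Im}w$ to $v\in C(L)$ by Tietze. The function $\log\max(|h|,\varepsilon)+iv$ is in $C(L)=A(L)$, so Mergelyan's theorem gives a polynomial $p$ within $\sigma$ of it, and $|e^p-h|\le|h|(e^\sigma-1)$ on $A$, $|e^p-h|\le\varepsilon e^\sigma+\varepsilon$ off $A$. The point where this breaks down when there is interior is that $\log\max(|h|,\varepsilon)+iv$ is not holomorphic on $V$. Stand-ins are the holomorphic replacement.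

**Two tangent discs.** Let $L=\overline{\mathbb D(-1,1)}\cup\overline{\mathbb D(1,1)}$, $h=0$ on the left disc and $h(z)=z$ on the right. Put $g_n=\frac1n$ on the left and $g_n(z)=z+\frac1n$ on the right. Then $|g_n-h|\leq\frac1n$, and the function equal to $-\log n$ on the left and to the principal $\log(z+\frac1n)$ on the right is in $A(L)$. Mergelyan's theorem approximates it by polynomials $p$, and $e^p$ approximates $h$.

**Adding a constant.** The last example suggests approximating $h$ by the function $h+c$ with a small constant $c\ne0$ avoiding zeros. This fails already in Example 1: if $0<|\omega|<e^{-\pi}$, then $\omega=e^{w}$ with $\operatorname{Re}w<-\pi$ and $|\operatorname{Im}w|\le\pi$, so $w\in\Sigma$ and $\omega\in h(\mathbb D)$. For every $c$ with $0<|c|<e^{-\pi}$ the function $h+c$ has a zero in $\mathbb D$. We therefore look directly for $e^p$, that is, for $p$. The conditions "$p$ close to $w$ on $\{|h|\ge\varepsilon\}$ and $\operatorname{Re}p$ below a constant on $\{|h|\le\varepsilon\}$" are convex in $p$, whereas "zero-free"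 is not.

## 5. Necessity: Hurwitz's theorem spreads the value $\infty$

Let $p_n\to f$ uniformly for $\chi$. Then $f$ is continuous. Let $V$ be a component and $z_0\in V$, $f(z_0)=\infty$. On a small disc around $z_0$ we have $|f|>1$. The sets $\{|w|\ge1\}\cup\{\infty\}$ and $\{|w|\le\frac12\}$ have positive $\chi$-distance, so $|p_n|>\frac12$ on the disc for large $n$. The functions $1/p_n$ are holomorphic, zero-free (as $p_n$ is finite) and bounded by $2$. By the isometry property they converge to $1/f$ uniformly for $\chi$, hence uniformly. As $1/f$ vanishes at $z_0$, Hurwitz's theorem gives $1/f\equiv0$ on the disc. So $\{f=\infty\}\cap V$ is open and closed in $V$. If it is empty, then $f$ is bounded on each compact subset of $V$, $p_n\to f$ uniformly there in the Euclidean sense, and $f|_V$ is holomorphic. $\square$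

## 6. Sufficiency from Theorem 2: $1/f$ near infinity and a $\bar\partial$-correction

Let $f$ have the property in Theorem 1. If $f$ has no value $\infty$, then $f\in A(L)$, and Mergelyan's theorem with $\chi(a,b)\le|a-b|$ suffices. Let $f$ take the value $\infty$ and put $L_R=\{z\in L:|f(z)|\ge R\}$, a nonempty compact set ($|\infty|=\infty$). We want to apply Theorem 2 to $1/f$ on $L_R$.

**Lemma 3.** $\mathbb C\setminus L_R$ is connected for all large $R$.

*Proof.* **Step 1 (a hole contains a zero of $f$ from a fixed finite set).** Let $R\ge1$ and let $C$ be a bounded component of $\mathbb C\setminus L_R$. By Fact B, $C\subset V$ for a component $V$, and $|f|<R$ in $C$. So $f$ is finite somewhere on $V$, hence holomorphic on $V$. On $\partial C\subset L_R$ we get $|f|=R$ by continuity. So $f\not\equiv0$ on $V$ (else $f=0$ on $\overline V\supset\partial C$). If $f$ had no zero in $C$, the maximum principle for $1/f$ would give $|f|\ge R$ in $C$. So there is a zero $z_0\in C$. By uniform continuity there is $\delta_1>0$, independent of $R$,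 such that $z,z'\in L$, $|z-z'|<\delta_1$, $f(z)=0$ imply $|f(z')|<1$. Hence $\mathbb D(z_0,\delta_1)\cap L_R=\emptyset$ and $\mathbb D(z_0,\delta_1)\subset C\subset V$. By Fact A only finitely many components contain a disc of radius $\delta_1$, and in each of them on which $f$ is finite and $\not\equiv0$ there are only finitely many zeros at distance $\ge\delta_1$ from the boundary. So $z_0$ belongs to a finite set independent of $R$.

**Step 2 (for large $R$ such a $z_0$ lies in no hole).** Let $z_0\in V$ be one of these zeros. There is $b\in\partial V$ with $f(b)\ne\infty$. Otherwise $f\to\infty$ at $\partial V$, $f$ has finitely many zeros $z_j$ in $V$ (listed with multiplicity), and $\prod(z-z_j)/f$ is holomorphic on $V$ with boundary values $0$, hence $\equiv0$, which is absurd. Choose $r_b>0$ with $|f|<|f(b)|+1$ on $L\cap\mathbb D(b,r_b)$ and a path $\gamma\subset V$ from $z_0$ into $\mathbb D(b,r_b)$. If $R>|f(b)|+1$ and $R>\max_\gamma|f|$, the connected set $\gamma\cup\mathbb D(b,r_b)$ lies in $\mathbb C\setminus L_R$ and meets $\mathbb C\setminus L$,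 because $b\in\partial L$. So $z_0$ is in the unbounded component. Only finitely many $z_0$ occur, so for large $R$ there is no hole. $\square$

**Step 1 (zero-free approximation of $1/f$).** Fix $R\ge1$ as in Lemma 3 and let $h=1/f$ on $L_R$, with $1/\infty=0$. Each component of $\operatorname{int}L_R$ lies in a component of $\operatorname{int}L$. So $h\in A(L_R)$, and on each component of $\operatorname{int}L_R$ either $h\equiv0$ or $h$ is zero-free. Given $0<\epsilon'\le\frac1{4R}$, Theorem 2 on $L_R$ gives a polynomial $q$ with $|e^q-h|\le\epsilon'$ on $L_R$. Let $\tilde f=e^{-q}$, an entire function. On $L_R$ we have $\chi(\tilde f,f)=\chi(e^q,h)\le\epsilon'$. On $\{R\le|f|\le2R\}$ we have $|h|\ge\frac1{2R}$, $|e^q|\ge\frac1{4R}$, so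
$$|\tilde f-f|=\frac{|e^q-h|}{|e^q h|}\le8R^2\epsilon'.$$

**Step 2 (gluing $\tilde f$ to $f$).** The compact sets $X_1=\{|f|\ge2R\}$, $X_0=\{|f|\le\frac32R\}$ in $L$ are disjoint. Choose, before $\epsilon'$, a $\varphi\in C_c^\infty(\mathbb C)$, $0\le\varphi\le1$, with $\varphi=1$ near $X_1$ and $\varphi=0$ near $X_0$. Let $D=\bar\partial\varphi\,(\tilde f-f)$ on $\{z\in L:\frac32R<|f|<2R\}$, $D=0$ elsewhere, and
$$T(z)=\frac1\pi\int\frac{D(\zeta)}{z-\zeta}\,dA(\zeta).$$
As $|D|\le8R^2\epsilon'\sup|\bar\partial\varphi|$ and $D$ has compact support, $T$ is continuous, $|T|\le C_\varphi R^2\epsilon'$ on $L$, and $\bar\partial T=D$ as distributions. Put $g=(1-\varphi)f+\varphi\tilde f-T$ on $L$, the first term being $0$ where $\varphi=1$. Then $g\in C(L)$ is finite. On $\operatorname{int}L$ we have $\bar\partial g=0$. Near points of $X_1$, $\varphi=1$, $D=0$ and $g=\tilde f-T$. Near other points $f$ is finite and holomorphic, and $\bar\partial((1-\varphi)f+\varphi\tilde f)=\bar\partial\varphi\,(\tilde f-f)=D$, because $\bar\partial\varphi=0$ at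 points with $|f|\le\frac32R$ or $|f|\ge2R$. By Weyl's lemma $g\in A(L)$. On $X_1$, $\chi(g,f)\le|T|+\chi(\tilde f,f)$; on $X_0$, $|g-f|=|T|$; on the rest, $|g-f|\le|\tilde f-f|+|T|$. So $\sup_L\chi(g,f)\to0$ as $\epsilon'\to0$. Mergelyan's theorem applied to $g$ completes the proof of Theorem 1 from Theorem 2. $\square$

The remaining sections prove Theorem 2.

## 7. Harmonic measure and Brownian paths near the boundary

Let $V$ be a bounded simply connected domain. $B$ is planar Brownian motion, $P_z,E_z$ its law started at $z$; $d_V(z)=\operatorname{dist}(z,\partial V)$, the *inradius* of $V$ is $\sup_Vd_V$, and $O_{z,r}$ is the component of $V\cap\mathbb D(z,r)$ containing $z$. Let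
$$e_V(z,r)=P_z\big(B\text{ leaves }\mathbb D(z,r)\text{ before leaving }V\big).$$
It decreases in $r$. If the event does not occur, the path stays in $O_{z,r}$ until it leaves $V$.

**Lemma 4.** $e_V(z,r)\le2\,(d_V(z)/r)^{1/2}$.

*Proof.* This is trivial if $d_V(z)\ge r$. Otherwise let $s=d_V(z)/r<1$, and let $b$ be a boundary point nearest to $z$. As $V$ is simply connected, all components of $\mathbb C\setminus V$ are unbounded, so the component of $(\mathbb C\setminus V)\cap\overline{\mathbb D(z,r)}$ containing $b$ is a continuum reaching $\partial\mathbb D(z,r)$. By Beurling's projection theorem, $e_V(z,r)$ is at most the harmonic measure at $0$ of the unit circle in $\mathbb D\setminus[s,1)$. The map $\zeta/(1-\zeta)^2$ takes this domain to $\mathbb C\setminus\big((-\infty,-\frac14]\cup[a,\infty)\big)$, $a=\frac s{(1-s)^2}$, with the circle going to the left slit. After an affine map taking the slits to $(-\infty,-1]$ and $[1,\infty)$, the point $0$ becomes $t=\frac{1-4a}{1+4a}$, and $\arcsin$ maps onto the strip $|\operatorname{Re}|<\frac\pi2$.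 So the harmonic measure is $\frac1\pi(\frac\pi2-\arcsin t)=\frac1\pi\arccos t=\frac2\pi\arctan(2\sqrt a)=\frac4\pi\arctan\sqrt s\le2\sqrt s$. $\square$

In particular all boundary points of $V$ are regular for the Dirichlet problem. Let $\omega_z$ be harmonic measure of $V$ at $z$, the exit distribution of $B$. Then $\int q\,d\omega_z=q(z)$ for polynomials $q$, and $\omega_z,\omega_{z'}$ are mutually absolutely continuous for $z,z'\in V$ (Harnack). Let $\psi=\psi_V:\mathbb D\to V$ be a Riemann map with $\psi'(0)>0$, $\psi^*$ its radial limit function (Fatou), and $\omega_V=\omega_{\psi(0)}$. If $u\in C(\partial V)$ has the Dirichlet solution $H$, then $H\circ\psi$ has radial limits $u(\psi^*)$ a.e.; hence $\omega_V$ is the image of $d\theta/2\pi$ under $\psi^*$. We write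
$$K_\rho=\psi(\{|\zeta|\le\rho\}),\qquad D_r=\psi(\{|\zeta|<r\}),\qquad \tau_r=\text{exit time of }B\text{ from }D_r .$$
By compactness, for each $d>0$ we have $d_V\le d$ off $K_\rho$ when $\rho$ is close to $1$.

## 8. Annihilating measures split along the components

$L$ is again compact with connected complement. By the Walsh–Lebesgue theorem, real parts of polynomials are dense in $C_{\mathbb R}(\partial L)$. Hence a point of $L$ has only one probability measure on $\partial L$ representing it for polynomials: $\omega_z$ if $z\in V$ is in a component, $\delta_z$ if $z\in\partial L$. For a measure $\lambda$, "$\lambda\perp P(L)$" means $\int q\,d\lambda=0$ for all polynomials $q$.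

The first lemma lets us remove the singular part of an annihilating measure.

**Lemma 5.** Let $z_0\in L$ and let $m$ be a probability measure on $\partial L$ with $\int q\,dm=q(z_0)$ for polynomials $q$. If $E=\bigcup E_n\subset\partial L$ with $E_n$ compact and increasing and $m(E)=0$, there are $f_n\in P(L)$ with $|f_n|\le1$ on $\partial L$, $f_n(z_0)\to1$, $f_n\to1$ $m$-a.e., $f_n\to0$ on $E$. Consequently, if $\lambda\perp P(L)$ is a complex measure on $\partial L$, both parts of its Lebesgue decomposition with respect to $m$ are $\perp P(L)$.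

For example, on $\overline{\mathbb D}$ with $z_0=0$, $E=\{1\}$, one can take $f_n=(\frac{1-z}2)^{1/n}$.

*Proof.* Since $m(E_n)=0$, there is $v_n\in C(\partial L)$ with $v_n\ge0$, $v_n\ge n+1$ on $E_n$, $\int v_n\,dm\le n^{-2}$. Take a polynomial $g_n$ with $|\operatorname{Re}g_n-v_n-n^{-2}|<n^{-2}$ on $\partial L$ and $\operatorname{Im}g_n(z_0)=0$, and let $f_n=e^{-g_n}\in P(L)$. Then $\operatorname{Re}g_n\ge v_n\ge0$ on $\partial L$, so $|f_n|\le1$ there and $|f_n|\le e^{-n}$ on $E_n$; thus $f_n\to0$ on $E$. Also $0\le g_n(z_0)=\int\operatorname{Re}g_n\,dm\le3n^{-2}$, so $f_n(z_0)\ge1-3n^{-2}$, and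
$$\int|1-f_n|^2\,dm\le2-2\operatorname{Re}\int f_n\,dm=2-2f_n(z_0)\le6n^{-2}.$$
This is summable, so $f_n\to1$ $m$-a.e. For the consequence let $\lambda=\lambda_a+\lambda_s$, and by inner regularity choose a $\sigma$-compact $m$-null set $E\subset\partial L$ carrying $\lambda_s$. For a polynomial $q$, $0=\int qf_n\,d\lambda\to\int q\,d\lambda_a$ by dominated convergence. $\square$

The second lemma approximates bounded holomorphic functions on one component by polynomials.

**Lemma 6.** Let $V$ be a component, $z_0=\psi(0)$, and let $X$ be $\overline V$ with the bounded components of its complement filled in. There are domains $\Omega_n\supset X$ and conformal maps $\varphi_n$ of $\Omega_n$ onto $\mathbb D$, $\varphi_n(z_0)=0$, with $\varphi_n\to\psi^{-1}$ locally uniformly on $V$ and $|\varphi_n(z')|\to1$ for $z'\in X\setminus V$. For $b\in H^\infty(V)$ there are polynomials $q_n$ with $\sup_X|q_n|\le\|b\|_\infty+\frac1n$ and $q_n\to b$ pointwise on $V$.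

In Example 2, $X=L$ for the ribbon $V$: the disc is filled in.

*Proof.* By Fact B with $H=\overline V$ we have $X\subset L$. $X$ is compact and connected with connected complement, and $V$ is a component of $\operatorname{int}X$, since a connected subset of $\operatorname{int}L$ containing $V$ equals $V$. Let $\Phi$ map $\{|\zeta|>1\}\cup\{\infty\}$ conformally onto the complement of $X$ in the sphere, $\Phi(\infty)=\infty$, and let $\Omega_n=X\cup\Phi(\{1<|\zeta|<1+\frac1n\})$, the inside of a Jordan curve. The $\Omega_n$ are simply connected and decrease, with $\bigcap\Omega_n=X$. So the kernel of each subsequence with respect to $z_0$, an open connected subset of $X$ containing $V$, is $V$. Normalize $\varphi_n'(z_0)>0$. By Carathéodory's kernel theorem $\varphi_n^{-1}\to\psi$ locally uniformly on $\mathbb D$ and $\varphi_n\to\psi^{-1}$ locally uniformly on $V$. If $z'\in X$ and $|\varphi_n(z')|\le r<1$ along a subsequence, then along a further one $\varphi_n(z')\to\zeta\in\mathbb D$ and $z'=\varphi_n^{-1}(\varphi_n(z'))\to\psi(\zeta)$,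 so $z'\in V$. This proves the first part. The function $b\circ\psi\circ\varphi_n$ is holomorphic on $\Omega_n$, bounded by $\|b\|_\infty$, and tends to $b$ on $V$; approximate it on $X$ within $\frac1n$ by Runge's theorem. $\square$

We also use: *if $F_n\in H^\infty(\mathbb D)$ are uniformly bounded and $F_n\to F$ pointwise on $\mathbb D$, then $F_n^*\to F^*$ weak-\* in $L^\infty(\partial\mathbb D)$.* Tested against Poisson kernels this is the hypothesis, and Poisson kernels span a dense subspace of $L^1$.

**Lemma 7.** (i) $\omega_V$ and $\omega_{V'}$ are mutually singular for distinct components.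
(ii) There are disjoint Borel sets $B_V\subset\partial V$ carrying $\omega_V$. If $\lambda$ is a complex measure on $L$ annihilating polynomials, then $\lambda|_{B_V}=\varrho_V\omega_V$ with $\varrho_V\in L^1(\omega_V)$, $\lambda=0$ on $\partial L\setminus\bigcup B_V$, and for every $V$ and $b\in H^\infty(V)$
$$\int_Vb\,d\lambda+\int_{\partial\mathbb D}(b\circ\psi)^*\,\varrho_V(\psi^*)\,\frac{d\theta}{2\pi}=0.\tag{1}$$

In Example 2 the whole unit circle lies in $\partial\mathbb D\cap\partial V$. Part (i) is easy to see there: $\omega_V(\partial\mathbb D)=0$. A Brownian path in $V$ which tends to the circle passes through all large parameters $t$. From a point with parameter $t$ we have $d_V\le t^{-2}$, and reaching parameter $t+\pi$ means leaving the disc of radius $1$ about that point before leaving $V$, which by Lemma 4 has probability at most $2/t\le\frac12$ if $t\ge4$. By the strong Markov property, doing this infinitely often has probability $0$.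

*Proof.* **Step 1 (part (i)).** Let $z_0=\psi(0)\in V$, $z'\in V'$, and suppose $\omega_{z'}$ is not singular to $\omega_{z_0}$. The measure $(\zeta-z')\omega_{z'}$ is $\perp P(L)$. By Lemma 5 with $m=\omega_{z_0}$ so is $(\zeta-z')\omega^a$, where $\omega^a\ne0$ is the absolutely continuous part of $\omega_{z'}$ with respect to $\omega_{z_0}$. As $(q(\zeta)-q(z'))/(\zeta-z')$ is a polynomial, $\int q\,d\omega^a=q(z')\,\omega^a(\partial L)$. By uniqueness of representing measures $\omega^a=t\,\omega_{z'}$ with $t>0$, so $\omega_{z'}=k\,\omega_{z_0}$ with $k\in L^1(\omega_{z_0})$. Now $\omega_{z'}$ lives on $\partial V\subset X$, so $|q(z')|\le\max_X|q|$ for all polynomials $q$. Since $X$ has connected complement, Runge's theorem gives $z'\in X$, and $z'\notin V$. By Runge, $\varphi_n^m$ ($m\ge1$) is a uniform limit of polynomials on $X$, so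
$$\varphi_n(z')^m=\int\varphi_n^m\,k\,d\omega_{z_0}=\int\varphi_n(\psi^*)^m\,k(\psi^*)\,\frac{d\theta}{2\pi}\ \longrightarrow\ \int e^{im\theta}k(\psi^*)\,\frac{d\theta}{2\pi}\qquad(n\to\infty),$$
since $(\varphi_n\circ\psi)^m\to\zeta^m$ boundedly and pointwise on $\mathbb D$. By Lemma 6 the left side tends to modulus $1$, so the right side has modulus $1$ for every $m\ge1$. This contradicts the Riemann–Lebesgue lemma.

**Step 2 (carriers).** For $V\ne V'$ choose Borel sets $N_{V,V'}$ with $\omega_V(\partial V\setminus N_{V,V'})=0$, $\omega_{V'}(N_{V,V'})=0$ and $N_{V',V}=\mathbb C\setminus N_{V,V'}$; let $B_V=\partial V\cap\bigcap_{V'\neq V}N_{V,V'}$. There are countably many components, so $B_V$ carries $\omega_V$, and the $B_V$ are disjoint.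

**Step 3 (sweeping $\lambda$ to $\partial L$ and removing the parts $\ll\omega_V$).** Let $\beta_V=\int_V\omega_z\,d\lambda(z)$ and $\lambda'=\lambda|_{\partial L}+\sum_V\beta_V$. Then $\|\beta_V\|\le|\lambda|(V)$, $\beta_V\ll\omega_V$ and $\int q\,d\beta_V=\int_Vq\,d\lambda$, so $\lambda'\perp P(L)$. Let $\lambda'_V$ be the $\omega_V$-absolutely continuous part of $\lambda'$. By Lemma 5 $\lambda'_V\perp P(L)$. As $\lambda'_V$ is carried by $B_V$ and $|\lambda'_V|\le|\lambda'|$, we have $\sum_V\|\lambda'_V\|\le\|\lambda'\|$. So $\lambda_\infty:=\lambda'-\sum_V\lambda'_V\perp P(L)$, and by (i) $\lambda_\infty$ is singular to every $\omega_V$.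

**Step 4 ($\lambda_\infty=0$).** We show that $\hat\lambda_\infty(z)=\int\frac{d\lambda_\infty(\zeta)}{\zeta-z}$ is $0$ for a.e. $z$; this implies $\lambda_\infty=0$. For $z\notin L$ it is Runge's theorem. Let $z\in L$ with $\int|\zeta-z|^{-1}d|\lambda_\infty|<\infty$, which is true for a.e. $z$. As $(q(\zeta)-q(z))/(\zeta-z)$ is a polynomial,
$$\int\frac{q(\zeta)}{\zeta-z}\,d\lambda_\infty(\zeta)=q(z)\hat\lambda_\infty(z)$$
for polynomials $q$, and then for $q\in P(L)$. If $z$ is in a component, this says $(\zeta-z)^{-1}\lambda_\infty-\hat\lambda_\infty(z)\,\omega_z\perp P(L)$. Its $\omega_z$-absolutely continuous part is $-\hat\lambda_\infty(z)\,\omega_z$, which by Lemma 5 annihilates $1$. So $\hat\lambda_\infty(z)=0$. If $z\in\partial L$, then $\lambda_\infty(\{z\})=0$, and we use the $f_n$ of Lemma 5 for $m=\delta_z$ and $E=\partial L\setminus\{z\}$: $f_n(z)\hat\lambda_\infty(z)=\int\frac{f_n}{\zeta-z}d\lambda_\infty\to0$ while $f_n(z)\to1$. So $\hat\lambda_\infty(z)=0$.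

**Step 5 (formula (1)).** Now $\lambda|_{\partial L}=\sum_V(\lambda'_V-\beta_V)$ with $\lambda'_V-\beta_V\ll\omega_V$. This gives $\varrho_V$ and the vanishing off $\bigcup B_V$. Moreover $\int_Vq\,d\lambda+\int q\,d(\lambda'_V-\beta_V)=\int q\,d\lambda'_V=0$ for polynomials $q$. Insert the $q_n$ of Lemma 6 and let $n\to\infty$: dominated convergence on $V$, and weak-\* convergence of $q_n(\psi^*)=(q_n\circ\psi)^*$ to $(b\circ\psi)^*$ against $\varrho_V(\psi^*)\in L^1$. $\square$

## 9. Gluing stand-ins by separation of convex sets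

**Proposition 8.** Let $h\in A(L)$, $\varepsilon,\eta>0$, let $G_0,w$ be as in the definition of Section 1, and suppose every component $V$ has a stand-in $w_V$ for $w$ with tolerance $\eta$. Put $A=\{|h|\ge\varepsilon\}$, $K=\{|h|\le\varepsilon\}$, $c=\log4\varepsilon$. Then there is a polynomial $p$ with $|p-w|<2\eta$ on $A$ and $\operatorname{Re}p<c$ on $K$.

*Proof.* If $A=\emptyset$ take $p=\log\varepsilon$. Let $A\ne\emptyset$ and suppose there is no such $p$.

**Step 1 (a separating pair of measures).** In the real space $C(A)\times C_{\mathbb R}(K)$ (second factor $\{0\}$ if $K=\emptyset$) the subspace $\{(q|_A,\operatorname{Re}q|_K):q\text{ polynomial}\}$ misses the nonempty open convex set $\{(a,b):\|a-w\|_A<2\eta,\ b<c\}$. By Hahn–Banach there are a complex measure $\mu$ on $A$ and a real measure $\nu$ on $K$, not both $0$, with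
$$\operatorname{Re}\int q\,d\mu-\int\operatorname{Re}q\,d\nu=0\ \text{ for all polynomials }q,\qquad \operatorname{Re}\int a\,d\mu-\int b\,d\nu>0\ \text{ on the convex set.}$$
Using $iq$ as well, $\lambda=\mu-\nu$ annihilates polynomials. Taking $b=c-1-tb_0$ with $b_0\ge0$, $t\to\infty$, we see $\nu\ge0$. Taking the infimum over the convex set,
$$\operatorname{Re}\int w\,d\mu\ge2\eta\|\mu\|+c\,\nu(K).\tag{2}$$

**Step 2 (the parts of $\mu,\nu$ not seen by harmonic measure).** Apply Lemma 7 to $\lambda$. On $B_V$ split $\mu$ and $\nu$ into $\omega_V$-absolutely continuous parts, with densities $\mu_V$ and $\nu_V\ge0$, $\varrho_V=\mu_V-\nu_V$, and singular parts. As $\lambda|_{B_V}\ll\omega_V$, the singular parts of $\mu$ and $\nu$ on $B_V$ coincide; also $\mu=\nu$ on $\partial L\setminus\bigcup B_V$. So the residual parts $\mu^r=\nu^r\ge0$ coincide and are carried by $A\cap K=\{|h|=\varepsilon\}$, where $\operatorname{Re}w=\log\varepsilon\le c$. Hence $\operatorname{Re}\int w\,d\mu^r\le c\,\nu^r(K)$.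

**Step 3 (the parts on $V\cup B_V$).** Equation (1) with $b=w_V$ gives
$$\operatorname{Re}\Big[\int_Vw_V\,d\mu+\int(w_V\circ\psi)^*\mu_V(\psi^*)\tfrac{d\theta}{2\pi}\Big]=\int_V\operatorname{Re}w_V\,d\nu+\int\operatorname{Re}(w_V\circ\psi)^*\,\nu_V(\psi^*)\tfrac{d\theta}{2\pi}.$$
This is where boundedness of $w_V$ is used. For a.e. $\theta$, $h(\psi(re^{i\theta}))\to h(\psi^*(e^{i\theta}))$ as $r\to1$. So (S1) and continuity of $w$ on $G_0$ give $|(w_V\circ\psi)^*-w(\psi^*)|\le\eta$ a.e. where $\psi^*\in A$, and (S2) gives $\operatorname{Re}(w_V\circ\psi)^*\le c$ a.e. where $\psi^*\in K$. In $V$ itself, $\mu$ lives on $A$, where $|w_V-w|\le\eta$, and $\nu$ on $K$, where $\operatorname{Re}w_V\le c$. Hence the contribution of $\mu|_V+\mu_V\omega_V$ to $\operatorname{Re}\int w\,d\mu$ is at most $c$ times the mass of $\nu|_V+\nu_V\omega_V$ plus $\eta$ times the total variation of $\mu|_V+\mu_V\omega_V$.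

**Step 4 (contradiction).** Summing over $V$ and adding Step 2, $\operatorname{Re}\int w\,d\mu\le c\,\nu(K)+\eta\|\mu\|$. With (2), $\mu=0$. Then $\int1\,d\nu=0$ and $\nu\ge0$ give $\nu=0$, a contradiction. $\square$

It remains to construct the stand-ins, with one $w$ for all components.

## 10. Functions of small Brownian oscillation

The next lemma is the tool for correcting arguments: a real function $f$ that changes little along Brownian paths on their way to the boundary has $if$ uniformly close to a holomorphic function, although $f$ need not be harmonic or bounded.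

**Lemma 9.** There is an absolute constant $C_A\ge1$ such that: if $V$ is bounded and simply connected, $f:V\to\mathbb R$ is continuous and for some $r_*<1$
$$E_z|f(B_{\tau_r})-f(z)|\le\kappa\qquad(z\in D_r,\ r_*\le r<1),\tag{3}$$
then there is $K$ holomorphic on $V$ with $|K-if|\le C_A\kappa$ on $V$.

*Proof.* Fix $r$, put $F(\zeta)=f(\psi(r\zeta))$ on $\overline{\mathbb D}$, let $\phi=F|_{\partial\mathbb D}$, let $\mathcal P\phi$ be its Poisson integral, and $\omega_\zeta$ the harmonic measure of $\mathbb D$. By conformal invariance (3) says $\int|\phi-F(\zeta)|\,d\omega_\zeta\le\kappa$ for $\zeta\in\mathbb D$. So $|\mathcal P\phi-F|\le\kappa$ and $\int|\phi-\mathcal P\phi(\zeta)|\,d\omega_\zeta\le2\kappa$. For an arc $I$ of length $|I|\le2\pi$ with midpoint $e^{i\theta_I}$ take $\zeta=(1-\frac{|I|}{4\pi})e^{i\theta_I}$. On $I$ we have $|e^{i\theta}-\zeta|\le\frac{|I|}{4\pi}+\frac{|I|}2\le|I|$, so the Poisson kernel is $\ge\frac{1-|\zeta|}{|I|^2}=\frac1{4\pi|I|}$. Hence $\frac1{|I|}\int_I|\phi-\mathcal P\phi(\zeta)|\,d\theta\le16\pi^2\kappa$,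 and the BMO norm $\sup_I\frac1{|I|}\int_I|\phi-\phi_I|$ ($\phi_I$ the mean) is at most $32\pi^2\kappa$. By Fefferman's theorem (Garnett, *Bounded Analytic Functions*, Ch. VI), $\phi=c_0+a+\tilde b$ with $c_0\in\mathbb R$, real $a,b\in L^\infty$, $\|a\|_\infty+\|b\|_\infty\le C\kappa$, and $\tilde b$ the conjugate function of $b$. The holomorphic function with boundary values $b+i\tilde b+ic_0=b+i(\phi-a)$ differs from $i\mathcal P\phi$ by the Poisson integral of $b-ia$, hence by at most $C\kappa$. Transferred back to $D_r$ it is a holomorphic $K_r$ with $|K_r-if|\le C_A\kappa$ on $D_r$, $C_A$ absolute. As $f$ is locally bounded, so are the $K_r$; a locally uniform limit along a sequence $r\to1$ is the desired $K$. $\square$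

To verify (3) at points $z$ far from $\partial V$ we shall use

**Lemma 10.** Let $0\le\rho'\le\rho_0<1$, let $\mathcal Z$ be a countable family of disjoint open subsets of $V$, and
$$\pi_Z=P_{\psi(0)}\big(B_t\in Z\text{ for all }t\text{ close enough to the exit time from }V\big)\qquad(Z\in\mathcal Z).$$
Let $S\subset V$ be a Borel set such that each $q\in S$ lies in some $Z\in\mathcal Z$ with $P_q(B\text{ stays in }Z\text{ until it leaves }V)\ge\frac78$. Then $P_z(B_{\tau_r}\in S)\le\frac5{1-\rho'}\sum_{\mathcal Z}\pi_Z$ for $z\in K_{\rho'}$ and $\frac{1+\rho_0}2\le r<1$.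

*Proof.* By the strong Markov property at $\tau_r$, $\frac78P_{\psi(0)}(B_{\tau_r}\in S)\le\sum\pi_Z$. The function $z\mapsto P_z(B_{\tau_r}\in S)$ is positive harmonic, or $0$, on $D_r$, so by Harnack's inequality on $\{|\zeta|\le\rho'\}\subset\{|\zeta|<r\}$ it is on $K_{\rho'}$ at most $\frac{r+\rho'}{r-\rho'}\le\frac2{r-\rho'}\le\frac4{1-\rho'}$ times its value at $\psi(0)$, because $r-\rho'\ge\frac{1+\rho_0}2-\rho'\ge\frac{1-\rho'}2$. Finally $4\cdot\frac87<5$. $\square$

The events defining the $\pi_Z$ are disjoint, so $\sum\pi_Z\le1$ always.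

## 11. A logarithm on $\{|h|\ge\varepsilon/4\}$, and the thin components

Let $h$ be as in Theorem 2. If $h\equiv0$ a constant $p$ works; otherwise scale so that $|h|\le1$ on $L$ (a factor is absorbed by adding a constant to $p$). Fix $0<\varepsilon<\frac18$. If $|h|<\varepsilon$ on $L$, the constant $p=\log\varepsilon$ satisfies $|e^p-h|\le2\varepsilon$; so assume $\{|h|\ge\varepsilon\}\ne\emptyset$. Let $\delta>0$ be such that
$$|h(z)-h(z')|\le\varepsilon/128\quad\text{for }z,z'\in L,\ |z-z'|\le\delta,\qquad\text{and put }\Lambda_0=\log(4/\varepsilon).\tag{4}$$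
We shall use a ladder of levels of $|h|/\varepsilon$:
$$\tfrac14,\ \tfrac5{16},\ \tfrac38,\ \tfrac7{16},\ \tfrac12,\ \tfrac9{16},\ \tfrac58,\ \tfrac34,\ \tfrac{25}{32},\ \tfrac{26}{32},\ \tfrac{27}{32},\ \tfrac78 .$$
Consecutive levels differ by at least $\frac1{32}=\frac4{128}$, so a move of length $\le\delta$ never crosses from one level to the next.

**Lemma 11.** For $t>0$ the set $\{z\in L:|h|\ge t\}$ has connected complement.

*Proof.* A bounded complementary component $C$ lies in a component $V$ by Fact B, with $|h|<t$ in $C$ and $|h|\ge t$ on $\partial C\subset\overline V$. If $h$ is zero-free on $V$ this contradicts the maximum principle for $1/h$. If $h|_V\equiv0$, then $h=0$ on $\overline V$, which is again a contradiction. $\square$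

So by Fact C there is a continuous $w_0$ with $e^{w_0}=h$ on $G=\{z\in L:|h|\ge\varepsilon/4\}$; let $|\operatorname{Im}w_0|\le M_0$. Call a component $V$ *active* if $h$ is zero-free on $V$. Put $\eta_0=\varepsilon/4$ and $\eta_1=\varepsilon/8<\frac1{64}$, and let $\Theta:[0,\infty)\to[0,1]$ be continuous with $\Theta=0$ on $[0,\frac58\varepsilon]$, $\Theta=1$ on $[\frac34\varepsilon,\infty)$.

**Proposition 12.** For every active $V$ there is $W_V\in H^\infty(V)$ with

- (W1) $\operatorname{dist}(W_V(z)-w_0(z),2\pi i\mathbb Z)\le\eta_1$ if $z\in V$, $|h(z)|\ge\frac34\varepsilon$;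
- (W2) $\operatorname{Re}W_V(z)\le\log3\varepsilon$ if $z\in V$, $|h(z)|<2\varepsilon$,

such that $\sup_V\|W_V\|_\infty<\infty$, and for all active $V$ outside a finite set $\mathcal V_1$ even $|W_V-w_0|\le\eta_1$ on $V\cap\{|h|\ge\frac34\varepsilon\}$.

*Proof for thin $V$.* The purpose is to leave only finitely many components. In a thin $V$ every point is close to the boundary, so Lemma 9 applies to $\operatorname{Re}w_0$ and $\operatorname{Im}w_0$, suitably cut off. Let $f_1=\log\max(|h|,\varepsilon/4)$ and $f_2=\Theta(|h|)\operatorname{Im}w_0$ (with $f_2=0$ where $\Theta(|h|)=0$); they are bounded and uniformly continuous on $L$. Let $\kappa_1=\eta_1/(4C_A)$. For $z\in D_r\subset V$, splitting according to whether $B$ leaves $\mathbb D(z,r_0)$ before $\tau_r$, and using Lemma 4,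
$$E_z|f_j(B_{\tau_r})-f_j(z)|\le\sup_{|z'-z''|\le r_0}|f_j(z')-f_j(z'')|+2\|f_j\|_\infty\cdot2\,(d_V(z)/r_0)^{1/2}.$$
Choose $r_0$ and then $d_1>0$ so that this is $\le\kappa_1$ whenever $d_V(z)\le d_1$. If $V$ is active with inradius $\le d_1$, Lemma 9 gives holomorphic $K_1,K_2$ with $|K_j-if_j|\le\eta_1/4$. Put $W_V=-iK_1+K_2$; then $|W_V-(f_1+if_2)|\le\eta_1/2$. Where $|h|\ge\frac34\varepsilon$ we have $f_1+if_2=w_0$, so $|W_V-w_0|\le\eta_1$. Where $|h|<2\varepsilon$, $\operatorname{Re}W_V\le\log2\varepsilon+\eta_1/2<\log3\varepsilon$. And $|W_V|\le\Lambda_0+M_0+1$.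

Let $\mathcal V_1$ be the finite set of active $V$ with inradius $>d_1$. For $V\in\mathcal V_1$ only (W1), (W2) and boundedness are needed; the uniform bound is then automatic. This is the work of Section 12.

## 12. A thick component: $W_V=L_V-U_1+K$

Fix an active $V$, let $W$ be a holomorphic logarithm of $h$ on $V$, $\psi$ the Riemann map, $|V|$ the area.

### 12.1 Truncating $\log|h|$ on the boundary, and what remains

Let $\ell\in C(\overline V)$ be harmonic on $V$ with $\ell=\log\max(|h|,\varepsilon/4)$ on $\partial V$, so $-\Lambda_0\le\ell\le0$. Let $L_V$ be holomorphic on $V$ with $\operatorname{Re}L_V=\ell$, and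
$$U=L_V-W,\qquad u=\operatorname{Re}U=\ell-\log|h| .$$
Then:

- $u\ge0$, because its lower limits at $\partial V$ are $\ge0$; and $u\le\Lambda_0$ where $|h|\ge\varepsilon/4$.
- $u(z)\to0$ uniformly as $d_V(z)\to0$ with $|h(z)|\ge\frac5{16}\varepsilon$: the function $\ell-\log|h|$ is uniformly continuous on the compact set $\overline V\cap\{|h|\ge\frac5{16}\varepsilon\}$ and vanishes at its points on $\partial V$.

*Two trivial cases.* If $u\equiv0$, then $\log|h|=\ell\ge\log(\varepsilon/4)$, so $V\subset G$, $W-w_0$ is a constant in $2\pi i\mathbb Z$, and $W_V:=W$ is bounded and satisfies (W1), (W2). If $u$ is a constant $>0$, there are no boundary points with $|h|\ge\varepsilon/4$, since $u$ has limit $0$ there. So $\ell\equiv\log(\varepsilon/4)$, $|h|$ is constant and $<\varepsilon/4$, $h$ and $W$ are constant, and $W_V:=W$ works, (W1) being void. **From now on $u$ is nonconstant**, so $u>0$ in $V$ and $U$ is nonconstant.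

The truncation $L_V$ has bounded real part, but it is not yet close to $W$ mod $2\pi i$. One would like to take $W_V=L_V-U_1$, where $U_1$ is a bounded version of $U$ with $\operatorname{Re}U_1\ge0$. Here is where this first approach stops. On a connected piece $Z$ of $\{|h|>\frac12\varepsilon\}$ we have $W=w_0+2\pi in_Z$ with an integer $n_Z$, hence $\operatorname{Im}U=\operatorname{Im}L_V-\operatorname{Im}w_0-2\pi n_Z$. There may be infinitely many pieces, and nothing so far bounds $n_Z$ or $\operatorname{Im}L_V$. If $\operatorname{Im}U$ is unbounded on $\{|h|\ge\frac34\varepsilon\}$, no bounded $U_1$ is uniformly close to $U$ there.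

We get past this in two moves. An area estimate shows that the values of $\operatorname{Im}U$ on the pieces near the boundary cover intervals of *finite total length*. So we can choose a bounded $U_1$ that is close to $U$ on the finitely many pieces which reach into a large compact set, and which is *almost constant* on each remaining piece, with $\operatorname{Re}U_1$ tiny there. The error on a remaining piece is then nearly an imaginary constant modulo the bounded function $\operatorname{Im}w_0$ and the argument of $e^{L_V}$. It is removed by a third term $K$ from Lemma 9, which at the same time removes the unbounded part of $\operatorname{Im}L_V$.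

### 12.2 An energy estimate

The aim is inequality (5), a bound for the Dirichlet energy of $u$ in the layers $\{s<u<2s\}$. For $z\in V$ put $N(z)=\min\big(1,\delta^{-1}\operatorname{dist}(z,\{z'\in L:|h(z')|\le\frac38\varepsilon\})\big)$, and define $N_2$ likewise with $\frac5{16}\varepsilon$ (distance to $\emptyset$ is $\infty$). Both have gradient $\le1/\delta$ a.e. By (4), $N>0\Rightarrow|h|>\frac38\varepsilon\Rightarrow N_2=1$, and $N=1$ on $\{|h|\ge\frac7{16}\varepsilon\}$.

For $s>0$ the set $\{z\in V:u\ge s,\ |h|\ge\frac5{16}\varepsilon\}$ is compact, by the second bullet of 12.1. So $N_2^2(u-s)^+$ is Lipschitz with compact support in $V$, and as $u$ is harmonic, $\int\nabla u\cdot\nabla\big(N_2^2(u-s)^+\big)=0$, that is,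
$$\int_{u>s}N_2^2|\nabla u|^2=-2\int N_2(u-s)^+\,\nabla u\cdot\nabla N_2 .$$
By Cauchy–Schwarz, and since $\nabla N_2=0$ a.e. on $\{N_2=0\}$ and $u\le\Lambda_0$ on $\{N_2>0\}$,
$$\int_{u>s}N_2^2|\nabla u|^2\le4\int(u-s)_+^2|\nabla N_2|^2\le4\Lambda_0^2|V|\delta^{-2}.$$
Let $s\to0$. As $\nabla N=0$ a.e. on $\{N=0\}$ and $N_2=1$ on $\{N>0\}$, Cauchy–Schwarz gives
$$E_0:=\int_V|\nabla N||\nabla u|\,dA\le\delta^{-1}|V|^{1/2}\cdot2\Lambda_0|V|^{1/2}\delta^{-1}=2\Lambda_0|V|\delta^{-2}<\infty .$$
Now test with $N\phi_s$, $\phi_s=\min((u-s)^+/s,1)$, also Lipschitz with compact support: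
$$\frac1s\int_{\{s<u<2s\}}N|\nabla u|^2\,dA=-\int\phi_s\,\nabla u\cdot\nabla N\,dA\le E_0\qquad(s>0).\tag{5}$$

### 12.3 First constants

Put $\kappa=\eta_1/(2C_A)$, $\iota=\kappa/20$ (so $\iota<1$), $C_0=\pi+4M_0+2$. Choose $r_0\in(0,\delta]$ such that between points at distance $\le r_0$ the functions $C_0\Theta(|h|)$ on $L$, $w_0$ on $G$ and $\ell$ on $\overline V$ vary by at most $\kappa/20$. Let $p_*>0$ satisfy $p_*\le\frac18$, $\Lambda_0p_*^{1/2}\le\frac\kappa{20}$, $2C_0p_*\le\frac\kappa{20}$. By Lemma 4 we can fix $\rho'<1$ such that for all $z\in V\setminus K_{\rho'}$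
$$e_V(z,\delta)\le e_V(z,r_0)\le p_*\le\tfrac18,\qquad d_V(z)\le\delta,\qquad \ell\text{ varies by at most }\tfrac1{10}\text{ between }z\text{ and a nearest boundary point.}$$
Points of $V\setminus K_{\rho'}$ are called *thin*.

### 12.4 Zones and the total length of $\operatorname{Im}U$ over them

*Zones* $Z$ are the components of $\Omega=\{z\in V:|h|>\frac12\varepsilon\}$, and $Q$ denotes components of $\{z\in V:|h|>\frac9{16}\varepsilon\}$; each $Q$ lies in one zone. In Example 1 there is one zone: $g(\Omega)$ is the triangle $\Sigma\cap\{\operatorname{Re}w>\log\frac\varepsilon2\}$. For thin $z\in\Omega$ let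
$$I_z=\big(\operatorname{Im}U(z)-u(z),\ \operatorname{Im}U(z)+u(z)\big).$$

**Lemma 13.** If $z\in\Omega$ is thin, $x=u(z)$ and $0<s\le x/4$, then $\big|\{t\in I_z:s+it\in U(O_{z,\delta})\}\big|\ge x/2$.

*Proof.* We use that $U(B)$ is a Brownian motion which, with high probability, travels from real part $x$ to real part $s$ before $B$ leaves $O_{z,\delta}$. Let $\alpha=\operatorname{Im}U(z)$. With probability $\ge\frac78$, $B$ does not leave $\mathbb D(z,\delta)$ before leaving $V$. On this event it stays in $O_{z,\delta}\subset\{|h|>\frac7{16}\varepsilon\}$ up to the exit time, where $d_V(B)\to0$. So $u(B)\to0$ by 12.1, and $u(B)$ hits $s$ inside $O_{z,\delta}$. Let $\sigma$ be the first time that $u(B)=s$ or $B$ leaves $O_{z,\delta}$. By conformal invariance $U(B)$ on $[0,\sigma)$ is a time-changed planar Brownian motion $\tilde B$ from $x+i\alpha$, stopped; continue $\tilde B$ independently if necessary. Let $s+i\xi$ be the point where $\tilde B$ first hits $\{\operatorname{Re}=s\}$. On the event above it equals $U(B_\sigma)\in U(O_{z,\delta})$,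 as $\operatorname{Re}\tilde B>s$ before. The variable $\xi-\alpha$ has the Cauchy distribution with scale $x-s$, so $P(|\xi-\alpha|\le x-s)=\frac12$ and
$$P\big(s+i\xi\in U(O_{z,\delta}),\ |\xi-\alpha|\le x-s\big)\ge\tfrac78-\tfrac12=\tfrac38 .$$
The density of $\xi$ is $\le\frac1{\pi(x-s)}$, so the measure in question is $\ge\frac{3\pi}8(x-s)\ge\frac{9\pi}{32}x\ge\frac x2$. $\square$

**Lemma 14.** (i) $\big|\bigcup\{I_z:z\in\Omega\text{ thin}\}\big|\le12E_0$. (ii) With $I_Z:=\bigcup\{I_z:z\in Z\text{ thin},\ |h(z)|>\frac9{16}\varepsilon\}$ we have $\sum_Z|I_Z|\le12E_0$.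

*Proof.* We start with (ii). If $z\in Z$, $|h(z)|>\frac9{16}\varepsilon$, then $|h|>\frac12\varepsilon$ on the connected set $O_{z,\delta}$, so $O_{z,\delta}\subset Z$. Take finitely many zones and in each of them finitely many disjoint intervals $I_{z_i}$; put $x_i=u(z_i)$. Let $2s\le\frac14\min x_i$. For $s'\in(s,2s)$, Lemma 13 gives
$$\sum_Z\sum_i\frac{x_i}2\le\sum_Z\big|\{t:s'+it\in U(Z)\}\big| .$$
Average over $s'\in(s,2s)$. As $\operatorname{area}\{\omega\in U(Z):s<\operatorname{Re}\omega<2s\}\le\int_{Z\cap\{s<u<2s\}}|U'|^2dA$, $|U'|=|\nabla u|$, the zones are disjoint and $N=1$ on $\Omega$, (5) gives $\sum_Z\sum_ix_i/2\le E_0$. Now let $J_Z\subset I_Z$ be compact, for finitely many $Z$. $J_Z$ is covered by finitely many of the $I_z$, and Vitali's covering lemma selects disjoint ones among them with $|J_Z|\le3\sum|I_{z_i}|=6\sum x_i$. Hence $\sum_Z|J_Z|\le12E_0$, and inner regularity gives (ii). For (i) repeat the argument with $U(\{N=1\})$ in place of $U(Z)$: for thin $z\in\Omega$, $O_{z,\delta}\subset\{|h|>\frac7{16}\varepsilon\}\subset\{N=1\}$.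 $\square$

### 12.5 Good and bad zones

Let $\pi_Z$ be as in Lemma 10, for the zones $Z$. For $\rho_0\in[\rho',1)$ call $Z$ *bad* if $Z\cap K_{\rho_0}=\emptyset$, otherwise *good*. Each $Z$ is good for $\rho_0$ near $1$, and $\sum|I_Z|$, $\sum\pi_Z$ converge, so we can fix $\rho_0$ with
$$\sum_{Z\text{ bad}}|I_Z|\le\frac\iota{150},\qquad\frac{5C_0}{1-\rho'}\sum_{Z\text{ bad}}\pi_Z\le\frac\kappa4 .\tag{6}$$

*On bad zones.* All points of bad zones are thin. For $Q\subset Z$, $Z$ bad, put $I_Q=\bigcup_{z\in Q}I_z\subset I_Z$. This is an open interval, as $\operatorname{Im}U(Q)$ is connected and each $I_z$ is centered in it. So $|I_Q|\le\iota/150$, and on $Q$ we have $u\le\frac12|I_Q|\le\iota$ and $\operatorname{osc}_Q\operatorname{Im}U\le|I_Q|\le1$. On each zone, $W-w_0$ is constant (both are logarithms of $h$), so $\operatorname{osc}_Q\operatorname{Im}L_V=\operatorname{osc}_Q\operatorname{Im}(U+W)\le2M_0+1$.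

*On good zones.* A point $z\in Z\setminus K_{\rho_0}$ of a good zone is joined in $Z$ to $K_{\rho_0}$ by a path. Before the first hitting of $K_{\rho_0}$ its points are thin and in $\Omega$, so the values of $\operatorname{Im}U$ along it form an interval contained in the set of Lemma 14(i), of length $\le12E_0$. Also $0<u\le\Lambda_0$ on $\Omega$, and $\operatorname{Im}W$ varies by at most $2M_0$ on a zone. Hence on $K_{\rho_0}$ and on all good zones
$$|U|\le M_2:=\max_{K_{\rho_0}}|U|+12E_0+\Lambda_0+1,\qquad|\operatorname{Im}L_V|\le M_3:=\max_{K_{\rho_0}}|\operatorname{Im}L_V|+2M_0+12E_0 .$$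

### 12.6 A bounded function $U_1$, close to $U$ on good zones and almost constant on each bad $Q$

**Lemma 15.** There is $U_1$ holomorphic on $V$ with

- (U1) $U_1\in H^\infty(V)$, $\operatorname{Re}U_1\ge0$;
- (U2) $|U_1-U|\le2\iota$ on $K_{\rho_0}$ and on good zones;
- (U3) $\operatorname{Re}U_1\le2\iota$ and $\operatorname{osc}_QU_1\le2\iota$ on every $Q$ in a bad zone.

*Proof.* The plan is to compose $U$ with a self-map $R$ of the right half-plane which is close to the identity on $|\omega|\le M_2$ and whose boundary singularities $it$ avoid the intervals $I_Q$ generously.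

**Step 1 (where to put the singularities).** Let $M_1\ge4M_2+2M_2^2/\iota$ and $T=50M_1/\iota\ge2$. For an interval $I$ let $TI$ be the concentric interval of length $T|I|$. If $J,J_i$ meet and $|J|\le|J_i|$, their centers differ by at most $|J_i|$, so $TJ\subset(T+2)J_i\subset3TJ_i$. For any finite set of $Q$'s in bad zones, selecting greedily disjoint $I_{Q_i}$ of decreasing length gives $|\bigcup TI_Q|\le3T\sum|I_{Q_i}|\le3T|\bigcup I_Q|$. By monotone convergence and (6), for all $Q$ in bad zones together,
$$\Big|\bigcup_QTI_Q\Big|\le3T\sum_{Z\text{ bad}}|I_Z|\le3\cdot\frac{50M_1}\iota\cdot\frac\iota{150}=M_1 .$$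
So $S:=\{M_1\le|t|\le2M_1\}\setminus\bigcup_QTI_Q$ has $|S|\ge M_1$.

**Step 2 (the map $R$).** Put $b=\int_St^{-2}dt\ge\frac1{4M_1}$ and, for $\operatorname{Re}\omega>0$,
$$R(\omega)=\frac1b\int_S\Big(\frac1{\omega-it}+\frac1{it}\Big)dt=\frac\omega b\int_S\frac{dt}{t(t+i\omega)} .$$
With $\omega=x+iy$,
$$0\le\operatorname{Re}R(\omega)=\frac1b\int_S\frac{x\,dt}{x^2+(y-t)^2}\le4\pi M_1 .$$
For $|\omega|\le M_1/2$ and $t\in S$ we have $|t+i\omega|\ge M_1/2$, so $\big|\frac1{t(t+i\omega)}-\frac1{t^2}\big|=\frac{|\omega|}{t^2|t+i\omega|}\le\frac{2|\omega|}{M_1t^2}$ and $|R(\omega)-\omega|\le2|\omega|^2/M_1$.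

**Step 3 ($R$ on the rectangles over $I_Q$).** For $Q$ in a bad zone, $U(Q)$ lies in the convex set $\{0<\operatorname{Re}\omega\le\frac12|I_Q|,\ \operatorname{Im}\omega\in I_Q\}$, of diameter $\le\frac32|I_Q|$. For $\omega$ in it and $t\in S$, $|t-\operatorname{Im}\omega|\ge\frac{T-1}2|I_Q|\ge\frac T4|I_Q|$. As $\int_{|t-y|\ge a}(t-y)^{-2}dt=2/a$,
$$\operatorname{Re}R(\omega)\le4M_1\cdot\frac{8\operatorname{Re}\omega}{T|I_Q|}\le\frac{16M_1}T\le\iota,\qquad|R'(\omega)|\le\frac{32M_1}{T|I_Q|},\qquad\operatorname{osc}_QR(U)\le\frac{48M_1}T\le\iota .$$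

**Step 4 (making it bounded).** $R(U)$ has bounded real part only. Let $\Lambda_*\ge16M_1$ with $8M_2^3/\Lambda_*^2\le\iota$ and
$$U_1=\Lambda_*\tan\big(R(U)/\Lambda_*\big),\qquad 0\le\operatorname{Re}\frac{R(U)}{\Lambda_*}\le\frac\pi4 .$$
On the strip $0\le x\le\frac\pi4$,
$$|\tan(x+iy)|^2=\frac{\sin^2x+\sinh^2y}{\cos^2x+\sinh^2y}\le1,\quad|\tan'(x+iy)|=\frac1{\cos^2x+\sinh^2y}\le2,\quad0\le\operatorname{Re}\tan(x+iy)=\frac{\sin x\cos x}{\cos^2x+\sinh^2y}\le\tan x\le2x .$$
The first and third give (U1), with $|U_1|\le\Lambda_*$. Also $|\tan s-s|\le|s|^3$ for $|s|\le\frac12$, since the Taylor coefficients are nonnegative and $\tan\frac12-\frac12<\frac18$. On $K_{\rho_0}$ and good zones $|U|\le M_2\le M_1/2$, so $|R(U)-U|\le2M_2^2/M_1\le\iota$, $|R(U)|\le2M_2\le\frac12\Lambda_*$, and $|U_1-R(U)|\le\Lambda_*(2M_2/\Lambda_*)^3=8M_2^3/\Lambda_*^2\le\iota$. This is (U2). On $Q$ in a bad zone, $\operatorname{Re}U_1\le2\operatorname{Re}R(U)\le2\iota$, and $\operatorname{osc}_QU_1\le2\operatorname{osc}_QR(U)\le2\iota$ as the strip is convex. This is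 (U3). $\square$

### 12.7 The argument correction

Let $c_M(t)=\max(-M,\min(M,t))$ with $M\ge M_3$, $M>0$ and
$$\frac1M\Big(\max_{K_{\rho'}}|\operatorname{Im}L_V|^2+\Lambda_0^2\Big)\le\frac\kappa4 .$$
On $Q$ in a bad zone put
$$B_Q=\operatorname{Im}w_0+2\pi n_Q-c_M(\operatorname{Im}L_V)+\operatorname{Im}U_1 ,$$
with $n_Q\in\mathbb Z$ such that $|B_Q|\le\pi$ at one point of $Q$. Since $\operatorname{osc}_QB_Q\le2M_0+(2M_0+1)+2\iota$, we have $|B_Q|\le C_0$ on $Q$. Define on $V$ the function $f=f_1+f_2$,
$$f_1=-\big(\operatorname{Im}L_V-c_M(\operatorname{Im}L_V)\big),\qquad f_2=\Theta(|h|)B_Q\text{ on }Q\text{ in bad zones},\quad f_2=0\text{ elsewhere}.$$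
(These $f_1,f_2$ are unrelated to those of Section 11.) $f$ is continuous: near a point with $|h|\le\frac9{16}\varepsilon$ we have $|h|<\frac58\varepsilon$ and $f_2=0$. The role of $f$ is that $L_V+if=\ell+i(c_M(\operatorname{Im}L_V)+f_2)$ is bounded, and that $L_V-U_1+if$ has the imaginary part of $w_0+2\pi in_Q$ where $\Theta=1$ on $Q$.

**Lemma 16.** $f$ satisfies (3) with this $\kappa$ and $r_*=(1+\rho_0)/2$.

*Proof.* For $F$ holomorphic near $\overline{D_r}$, $(F-F(z))^2$ is holomorphic and vanishes at $z$, so $E_z(F(B_{\tau_r})-F(z))^2=0$. For $F=L_V$ the real part says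
$$E_z|\operatorname{Im}L_V(B_{\tau_r})-\operatorname{Im}L_V(z)|^2=E_z|\ell(B_{\tau_r})-\ell(z)|^2 .\tag{7}$$

**Step 1 (thin starting points, $z\in D_r\setminus K_{\rho'}$).** With probability $\ge1-p_*$, $B$ stays in $\mathbb D(z,r_0)$ up to $\tau_r$, and then $B_{\tau_r}\in O_{z,r_0}$; call this the main event. By (7) and the choice of $r_0,p_*$,
$$E_z|\operatorname{Im}L_V(B_{\tau_r})-\operatorname{Im}L_V(z)|\le\big((\kappa/20)^2+\Lambda_0^2p_*\big)^{1/2}\le\kappa/10 .$$
As $t-c_M(t)$ is $1$-Lipschitz, $E_z|f_1(B_{\tau_r})-f_1(z)|\le\kappa/10$. For $f_2$ the exceptional event contributes $\le2C_0p_*\le\kappa/20$. On the main event: if $|h(z)|\le\frac9{16}\varepsilon+\frac\varepsilon{128}$, then $|h|<\frac58\varepsilon$ on $O_{z,r_0}$ and $f_2=0$ there. Otherwise $|h|>\frac9{16}\varepsilon$ on $O_{z,r_0}$, which lies in a single $Q$. If $Q$ is in a good zone, $f_2=0$ there. If it is in a bad zone,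
$$|f_2(B_{\tau_r})-f_2(z)|\le\frac\kappa{20}+\frac\kappa{20}+|\operatorname{Im}L_V(B_{\tau_r})-\operatorname{Im}L_V(z)|+2\iota ,$$
the four terms coming from $\Theta$ (with $|B_Q|\le C_0$), $w_0$, $c_M(\operatorname{Im}L_V)$ and $U_1$ (by (U3)); the expectation is $\le\frac\kappa{20}+\frac\kappa{20}+\frac\kappa{10}+\frac\kappa{10}=\frac{3\kappa}{10}$. In total $E_z|f(B_{\tau_r})-f(z)|\le\frac\kappa{10}+\frac\kappa{20}+\frac{3\kappa}{10}<\kappa$.

**Step 2 (deep starting points, $z\in K_{\rho'}$).** Here $f(z)=0$, since $|\operatorname{Im}L_V|\le M_3\le M$ on $K_{\rho_0}$ and bad zones miss $K_{\rho_0}$. Since $|t-c_M(t)|\le t^2/M$ and $\operatorname{Im}L_V$ is harmonic, (7) gives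
$$E_z|f_1(B_{\tau_r})|\le\frac1ME_z|\operatorname{Im}L_V(B_{\tau_r})|^2\le\frac1M\big(|\operatorname{Im}L_V(z)|^2+\Lambda_0^2\big)\le\frac\kappa4 .$$
If $f_2(q)\ne0$, then $q$ is thin, in a bad zone $Z$, and $|h(q)|>\frac58\varepsilon$. So $O_{q,\delta}\subset Z$, and with probability $\ge\frac78$ $B$ started at $q$ stays in $Z$ until it leaves $V$. Lemma 10 with the bad zones, $S=\{f_2\ne0\}$, and (6) give $E_z|f_2(B_{\tau_r})|\le\frac{5C_0}{1-\rho'}\sum_{\rm bad}\pi_Z\le\frac\kappa4$. The total is $\leq\kappa/2$. $\square$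

### 12.8 End of the proof of Proposition 12

Let $K$ be given by Lemma 9: $|K-if|\le C_A\kappa=\eta_1/2$. Put
$$W_V=L_V-U_1+K .$$

*Boundedness.* $L_V+if=\ell+i(c_M(\operatorname{Im}L_V)+f_2)$ is bounded, $|K-if|\le\eta_1/2$, $U_1\in H^\infty(V)$.

*(W1).* Let $|h(z)|\ge\frac34\varepsilon$. If $z$ is in a good zone, then $f(z)=0$ because $|\operatorname{Im}L_V|\le M_3\le M$ there. So by (U2) $|W_V-W|=|U-U_1+K|\le2\iota+\frac{\eta_1}2\le\eta_1$, and $W-w_0\in2\pi i\mathbb Z$. If $z\in Q$ in a bad zone, then $\Theta=1$ and
$$L_V-U_1+if=(\log|h|+u-\operatorname{Re}U_1)+i(\operatorname{Im}w_0+2\pi n_Q),\qquad|u-\operatorname{Re}U_1|\le2\iota ,$$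
as $0\le u\le\iota$ and $0\le\operatorname{Re}U_1\le2\iota$. So $|W_V-w_0-2\pi in_Q|\le2\iota+\frac{\eta_1}2\le\eta_1$.

*(W2).* Let $|h(z)|<2\varepsilon$. If $z\in K_{\rho_0}$, then $f(z)=0$ and $\operatorname{Re}W_V=\log|h|+\operatorname{Re}(U-U_1)+\operatorname{Re}K\le\log2\varepsilon+2\iota+\frac{\eta_1}2<\log3\varepsilon$. If $z\notin K_{\rho_0}$, we use $\operatorname{Re}U_1\ge0$ and $\operatorname{Re}K=\operatorname{Re}(K-if)\le\frac{\eta_1}2$. With $q$ a nearest boundary point, $|z-q|\le\delta$,
$$\operatorname{Re}W_V\le\ell(z)+\tfrac{\eta_1}2\le\ell(q)+\tfrac1{10}+\tfrac{\eta_1}2\le\log\big(2\varepsilon+\tfrac\varepsilon{128}\big)+\tfrac1{10}+\tfrac{\eta_1}2<\log3\varepsilon .$$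
This proves Proposition 12. $\square$

## 13. Choosing one global branch

The functions $W_V$ match $w_0$ only modulo $2\pi i$, with integers depending on the piece of $\{|h|\ge\frac34\varepsilon\}$. We now change $w_0$ to another logarithm $w$ of $h$ and add a constant $2\pi ic_V$ to $W_V$, so that the branches agree on all pieces reaching into a large compact part of $V$; the other pieces are again corrected by Lemma 9.

For active $V$ and a component $Y^+$ of $V\cap\{|h|>\frac34\varepsilon\}$ there is, by (W1) and connectedness, exactly one integer $m_{Y^+}$ with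
$$|\Delta_V|\le\eta_1\text{ on }Y^+,\qquad\Delta_V:=W_V-w_0-2\pi i\,m_{Y^+} .$$
Let $B'\in\mathbb N$, $B'\ge\sup|m_{Y^+}|$; this is finite as $\sup_V\|W_V\|_\infty<\infty$ and $w_0$ is bounded. By Proposition 12, $m_{Y^+}=0$ if $V\notin\mathcal V_1$. Put
$$G''=\{z\in L:|h|\ge\tfrac{26}{32}\varepsilon\},\qquad B''=2B'|\mathcal V_1|,\qquad B_3=2B''+B'+1 .$$
From now on $Y$ denotes components of $V\cap\{|h|>\frac{26}{32}\varepsilon\}$, $V$ active, and $m_Y:=m_{Y^+}$ for $Y^+\supset Y$. Let $\Theta'$ be continuous, $0\le\Theta'\le1$, $\Theta'=0$ on $[0,\frac{27}{32}\varepsilon]$, $\Theta'=1$ on $[\frac78\varepsilon,\infty)$. Let $\kappa'=\eta_0/(2C_A)$.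

*Constants.* Choose in this order:

1. $r_1\in(0,\delta]$ with $2\pi B_3\big|\Theta'(|h(z)|)-\Theta'(|h(z')|)\big|\le\kappa'/4$ for $z,z'\in L$, $|z-z'|\le r_1$;
2. $0<q_*\le\frac18$ with $4\pi B_3q_*\le\kappa'/4$;
3. $d_2>0$ with $2(d_2/r_1)^{1/2}\le q_*$, and $\mathcal V_2=\mathcal V_1\cup\{V\text{ active, inradius}>d_2\}$, a finite set;
4. for $V\in\mathcal V_2$, with $K^V_\rho=\psi_V(\{|\zeta|\le\rho\})$: $\rho'_V<1$ with $e_V(\cdot,r_1)\le q_*$ on $V\setminus K^V_{\rho'_V}$; then, with $\pi_Y$ as in Lemma 10 for the pieces $Y\subset V$, a $\rho_V\in[\rho'_V,1)$ with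
$$\frac{10\pi B_3}{1-\rho'_V}\sum\big\{\pi_Y:Y\subset V,\ Y\cap K^V_{\rho_V}=\emptyset\big\}\le\frac{\kappa'}2 .\tag{8}$$

Write $K^V=K^V_{\rho_V}$. Note that $\mathcal V_2$ depends on $B_3$. So the integers in the next lemma must be bounded by a number fixed before $\mathcal V_2$; this is why the map $\Phi$ appears in its proof.

**Lemma 17.** There are a continuous $c:G''\to\mathbb Z\cap[0,B'']$ and integers $c_V\in[0,B'']$ ($V\in\mathcal V_2$) such that $c=m_Y+c_V$ on $Y$ whenever $V\in\mathcal V_2$, $Y\subset V$, $Y\cap K^V\ne\emptyset$.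

*Proof.* **Step 1 (a set with connected complement).** Let $H'=G''\cup\bigcup_{V\in\mathcal V_2}K^V$, compact, and let $\hat H$ be the union of $H'$ and the bounded components $C$ of $\mathbb C\setminus H'$. By Fact B each $C$ lies in a component $V$. If $V\notin\mathcal V_2$, then $\partial C\subset\overline V$ misses all $K^{V'}$, $V'\in\mathcal V_2$, so $\partial C\subset G''$ while $|h|<\frac{26}{32}\varepsilon$ in $C$. This is impossible as in Lemma 11. So $C\subset V\in\mathcal V_2$, and $\hat H\setminus\bigcup_{V\in\mathcal V_2}V\subset G''$.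

**Step 2 (a zero-free function equal to $e^{W_V}$ on the cores $K^V$).** For $V\in\mathcal V_2$ let $\chi_V:V\to[0,1]$ be the maximum of a continuous function $V\to[0,1]$ that is $1$ on $K^V$ and has compact support in $V$, and of $\chi_0(|h|)$, where $\chi_0:[0,\infty)\to[0,1]$ is continuous, $\chi_0=1$ on $[0,\frac{25}{32}\varepsilon]$, $\chi_0=0$ on $[\frac{26}{32}\varepsilon,\infty)$. Define $F$ on $\hat H$ by
$$F=h\,e^{\chi_V\Delta_V}\ \text{ on }\hat H\cap V\cap\{|h|>\tfrac34\varepsilon\},\qquad F=e^{W_V}\ \text{ on }\hat H\cap V\cap\{|h|\le\tfrac{25}{32}\varepsilon\}\qquad(V\in\mathcal V_2),$$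
and $F=h$ on $\hat H\setminus\bigcup_{\mathcal V_2}V$. On the overlap $\chi_V=1$ and $he^{\Delta_V}=e^{w_0+\Delta_V}=e^{W_V}$, so $F$ is well defined; it is zero-free and continuous on $\hat H\cap V$. It is continuous at $q\in\hat H\setminus\bigcup_{\mathcal V_2}V$: there $|h(q)|\ge\frac{26}{32}\varepsilon$, and if $z\to q$ with $z\in V\in\mathcal V_2$, then $q\in\partial V$, so $\chi_V(z)\to0$. As $|\Delta_V|\le\eta_1$, $F(z)\to h(q)$. Since $\mathcal V_2$ is finite, this suffices.

**Step 3 (reading off integers).** $\hat H$ is compact with connected complement, so $F=e^{w'}$ with $w'$ continuous on $\hat H$ (Fact C). On $G''$ put $c^0=(w'-w_0-\chi_V\Delta_V)/2\pi i$, where $\chi_V\Delta_V:=0$ off $\bigcup_{\mathcal V_2}V$. It is integer valued and, by the argument just given, continuous. On $K^V$ we have $\chi_V=1$, so $F=e^{W_V}$, and as $K^V$ is connected, $w'=W_V+2\pi ic^0_V$ there with $c^0_V\in\mathbb Z$. If $Y\subset V$ meets $K^V$ at $z$, then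
$$c^0(z)=\frac{W_V+2\pi ic^0_V-w_0-\Delta_V}{2\pi i}=m_Y+c^0_V ,$$
and $c^0$ is constant on the connected set $Y\subset G''$.

**Step 4 (compressing the integers).** Let $\Phi:\mathbb Z\to\mathbb Z$ be nondecreasing with $\Phi(n+1)-\Phi(n)=1$ if $n,n+1$ both lie in one of the intervals $[c^0_V-B',c^0_V+B']$, $V\in\mathcal V_1$, and $=0$ otherwise. There are at most $2B'|\mathcal V_1|=B''$ unit steps, so we can normalize $\Phi$ to have range in $[0,B'']$. Put $c=\Phi\circ c^0$, $c_V=\Phi(c^0_V)$. If $V\in\mathcal V_1$, then $|m_Y|\le B'$ and $\Phi$ is a translation on $[c^0_V-B',c^0_V+B']$, so $\Phi(m_Y+c^0_V)=m_Y+\Phi(c^0_V)$. If $V\in\mathcal V_2\setminus\mathcal V_1$, then $m_Y=0$ and the assertion is trivial. $\square$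

**Step 1 (the global $w$ and the remaining errors).** Put $w=w_0+2\pi ic$ on $G''$; $w$ is continuous and $e^w=h$. For active $V\notin\mathcal V_2$ put $c_V=0$. For active $V$ and $Y\subset V$ let $k_Y=c|_Y-m_Y-c_V\in\mathbb Z$. Then $|k_Y|\le B_3$, and $k_Y=0$ if $V\in\mathcal V_2$ and $Y\cap K^V\ne\emptyset$. Let $f'=2\pi\Theta'(|h|)k_Y$ on $Y$ and $f'=0$ elsewhere on $V$; as $\Theta'=0$ on $[0,\frac{27}{32}\varepsilon]$, $f'$ is continuous.

**Step 2 ($f'$ satisfies (3) with $\kappa'$).** First let $e_V(z,r_1)\le q_*$. By Lemma 4 and the choice of $d_2$ this holds for all $z\in V$ if $V\notin\mathcal V_2$, and it holds for all $z\in V\setminus K^V_{\rho'_V}$ if $V\in\mathcal V_2$. Either $|h(z)|\le\frac{26}{32}\varepsilon+\frac\varepsilon{128}$, and then $|h|\le\frac{106}{128}\varepsilon<\frac{27}{32}\varepsilon$ and $f'=0$ on $O_{z,r_1}$; or $|h|>\frac{26}{32}\varepsilon$ on $O_{z,r_1}$, which lies in one $Y$. So $E_z|f'(B_{\tau_r})-f'(z)|\le\frac{\kappa'}4+4\pi B_3q_*\le\frac{\kappa'}2$. Now let $V\in\mathcal V_2$ and $z\in K^V_{\rho'_V}\subset K^V$.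 Then $f'(z)=0$, since a $Y$ containing $z$ meets $K^V$. If $f'(q)\ne0$, then $q\in Y$ with $Y\cap K^V=\emptyset$, $|h(q)|>\frac{27}{32}\varepsilon$, so $O_{q,\delta}\subset Y$, and $e_V(q,\delta)\le e_V(q,r_1)\le q_*\le\frac18$. Lemma 10, applied to these $Y$ with $\rho'_V,\rho_V$ and $S=\{f'\ne0\}$, and (8) give, for $r\ge(1+\rho_V)/2$,
$$E_z|f'(B_{\tau_r})|\le2\pi B_3\cdot\frac5{1-\rho'_V}\sum_{Y\cap K^V=\emptyset}\pi_Y\le\frac{\kappa'}2 .$$

**Step 3 (the stand-ins).** Let $K'_V$ be given by Lemma 9: $|K'_V-if'|\le C_A\kappa'=\eta_0/2$; it is bounded, as $f'$ is. Put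
$$w_V=W_V+2\pi ic_V+K'_V\in H^\infty(V)\ (V\text{ active}),\qquad w_V=\log\varepsilon\ (h|_V\equiv0).$$
Let $V$ be active. If $|h(z)|>\frac78\varepsilon$, $z\in Y$, then $\Theta'=1$ and $W_V+2\pi ic_V+if'=W_V+2\pi i(c-m_Y)=w+\Delta_V$, so $|w_V-w|\le\eta_1+\frac{\eta_0}2=\eta_0$: this is (S1). If $|h(z)|<2\varepsilon$, then $\operatorname{Re}w_V\le\log3\varepsilon+\frac{\eta_0}2\le\log4\varepsilon$, as $\frac{\eta_0}2<\frac1{64}$: this is (S2). If $h|_V\equiv0$, (S1) is void and (S2) is clear. So every component has a stand-in for $w$ on $G_0=G''$ with tolerance $\eta_0=\varepsilon/4$.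

## 14. From stand-ins to $e^p\approx h$

Proposition 8 with $\eta=\eta_0=\varepsilon/4$ and $G_0=G''$ gives a polynomial $p$ with $|p-w|<\varepsilon/2$ on $\{|h|\ge\varepsilon\}$ and $\operatorname{Re}p<\log4\varepsilon$ on $\{|h|\le\varepsilon\}$. On the first set
$$|e^p-h|=|h|\,|e^{p-w}-1|\le e^{\varepsilon/2}-1\le\varepsilon,$$
and on the second $|e^p-h|\le4\varepsilon+\varepsilon=5\varepsilon$. Since $\varepsilon\in(0,\frac18)$ was arbitrary, Theorem 2 is proved. With Section 5 (necessity) and Section 6 (sufficiency) so is Theorem 1: for every compact $L\subset\mathbb C$ with connected complement, the uniform $\chi$-limits of polynomials on $L$ are exactly the continuous $f:L\to\mathbb C\cup\{\infty\}$ which on each component of $\operatorname{int}L$ are either identically $\infty$ or finite and holomorphic. $\blacksquare$
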